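# Random preimages and the map $(x,y)\mapsto(2xy,\,1-2x^2)$: why almost no orbit converges to the circle

## 1. A walk on preimages

Stand at a point $w=(x,y)$ of the open unit disk $D^\circ=\{x^2+y^2<1\}$. Flip a fair coin and move to one of the two points
$$g_+(w)=\Big(\sqrt{\tfrac{1-y}2},\ \frac{x}{2\sqrt{(1-y)/2}}\Big),\qquad g_-(w)=-g_+(w).$$
Repeat with independent coins. We will see that both points lie in $D^\circ$ again, so the walk never stops. From $(0,0)$, for example, it moves to $(\pm\frac1{\sqrt2},0)$ with probability $\frac12$ each.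

The walk is built to run a deterministic system backwards. Let $D$ be the closed unit disk and
$$F(x,y)=(2xy,\ 1-2x^2).$$
For $w\in D^\circ$, the equation $F(X,Y)=w$ says $X^2=\frac{1-y}2$ and $2XY=x$. Since $y<1$, we have $X\ne0$, so there are exactly two solutions, $g_+(w)$ and $g_-(w)$. The walk chooses a random preimage under $F$.

Throughout, for $w=(x,y)\in D^\circ$, put
$$s=1-x^2-y^2>0,\qquad v=1-y\in(0,2),\qquad q=\frac s{v^2}>0 .$$
Direct computation gives
$$s(F(z))=1-4x^2y^2-(1-2x^2)^2=4x^2(1-x^2-y^2)=4x(z)^2s(z),\tag{1}$$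
so $F$ maps $D$ into $D$ and the circle $\partial D$ into itself.

**The problem.** Iterate $F$ from $(x_0,y_0)\in D$: $x_{n+1}=2x_ny_n$, $y_{n+1}=1-2x_n^2$. Let $r_n=\sqrt{x_n^2+y_n^2}$. Let $E\subseteq D$ be the set of initial conditions for which $r_n\to1$. The conjecture, from the MathOverflow question "Radial behavior of dynamical map $x{n+1}=2xnyn$, $y{n+1}=1-2xn^2$" (https://mathoverflow.net/questions/460894/radial-behavior-of-dynamical-map-x-n1-2x-ny-n-y-n1-1-2x-n2/461322), is that $E$ has Lebesgue measure zero. We are to prove or disprove it, and we shall prove it.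

**Theorem 1.** $E$ has Lebesgue measure zero.

More is true. Let $\mu$ be the measure on $D^\circ$ with $d\mu=dx\,dy/s$.

**Theorem 2.**
(a) $F$ preserves $\mu$ and is conservative: for every measurable $Z\subseteq D^\circ$, a.e. $z\in Z$ returns to $Z$ infinitely often.
(b) $F$ is ergodic for $\mu$.
(c) For a.e. $z\in D$ the orbit is dense in $D$. In particular $\liminf r_n=0$ and $\limsup r_n=1$.
(d) Nevertheless, for a.e. $z$ and every $\rho<1$, $\frac1N\#\{n<N:r_n\le\rho\}\to0$.
(e) $E$ is null and meagre, but dense in $D$ and of Hausdorff dimension at least $1$.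

What the walk is for: we shall show that it cannot drift away forever, and then convert this statement about random backward orbits into one about almost every forward orbit.

## 2. The measure $dA/s$ and the averaging operator

The measure $\mu$ is $\sigma$-finite, finite on compact subsets of $D^\circ$, and has the same null sets as Lebesgue measure on $D^\circ$. It is infinite, since $\int_0^1\frac{2\pi r\,dr}{1-r^2}=\infty$.

**Preimages in coordinates.** Write $z_\pm=g_\pm(w)$ and let $Y$ be the second coordinate of $z_+$; that of $z_-$ is $-Y$. Both have $X^2=v/2$, so (1) gives $s=4\cdot\frac v2\cdot s(z_\pm)$, that is,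
$$s(z_\pm)=\frac s{2v}=\frac{qv}2>0 .\tag{2}$$
Hence $z_\pm\in D^\circ$. Since $1-Y^2=X^2+s(z_\pm)$,
$$1-Y^2=\frac v2+\frac{qv}{2}=\frac v2(1+q),\qquad v(z_\pm)=1\mp Y .\tag{3}$$

**Averaging.** For $f:D^\circ\to[0,\infty]$ or $f\in L^1(\mu)$ put
$$Pf(w)=\tfrac12\big(f(z_+)+f(z_-)\big).$$
Let $w_0=w$ and $w_{n+1}=g_{c_{n+1}}(w_n)$ with i.i.d. fair signs $c_n$. Write $\mathbb P_w,\mathbb E_w$ for probability and expectation, and $\mathcal F_n=\sigma(c_1,\dots,c_n)$. Then $\mathbb E_w[f(w_{n+1})\mid\mathcal F_n]=Pf(w_n)$, and hence $P^nf(w)=\mathbb E_wf(w_n)$.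

**Duality.** *This step links forward orbits to the walk.* The Jacobian matrix of $F$ has rows $(2y,2x)$ and $(-4x,0)$, so $|\det DF|=8x^2$. Thus $F$ is a diffeomorphism of each half disk $D^\circ\cap\{\pm x>0\}$ onto $D^\circ$, with inverse $g_\pm$. If $w=F(z)$ with $x(z)\neq0$, then
$$\frac{dA(z)}{s(z)}=\frac{dA(w)}{8x(z)^2}\cdot\frac{4x(z)^2}{s(w)}=\frac12\,\frac{dA(w)}{s(w)} .$$
So each inverse branch carries weight exactly $\frac12$. The segment $D^\circ\cap\{x=0\}$, which $F$ sends to $(0,1)$, is null. Changing variables on each half disk gives $\int(u\circ F)f\,d\mu=\int u\,Pf\,d\mu$ for measurable $u:D\to[0,\infty]$ and $f\ge0$. Applying this to $u\circ F^{n-1}$, then to $u\circ F^{n-2}$, and so on, we get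
$$\int(u\circ F^n)\,f\,d\mu=\int u\,P^nf\,d\mu\qquad(n\ge0).\tag{4}$$

Three consequences will be used.

- With $f=1$: $\mu(F^{-n}A)=\mu(A)$ for measurable $A\subseteq D^\circ$, so $\mu$ is $F$-invariant. In particular $F^{-n}$ of a null subset of $D^\circ$ is null. (Hence preimages of Lebesgue measurable sets are Lebesgue measurable, and almost every point of $D^\circ$ has its whole orbit in $D^\circ$, because $\bigcup_nF^{-n}(D^\circ\cap\{x=0\})$ is null.)
- With $u=1$, $n=1$: $\int Pf\,d\mu=\int f\,d\mu$, first for $f\ge0$ and then for $f\in L^1(\mu)$.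
- If $f=\tilde f$ a.e., then $Pf=P\tilde f$ a.e., since $F$ maps null subsets of each half disk to null sets.

## 3. Orbits by hand, and a drift that vanishes

*Points of $E$.* $F(0,y)=(0,1)$ and $F(x,0)=(0,1-2x^2)$, which then goes to $(0,1)$. Also $F(0,1)=(0,1)$. So both axes lie in $E$, and so does every point whose orbit ever meets them.

*Points outside $E$.* The equations $2xy=x$, $1-2x^2=y$ with $x\ne0$ give $y=\frac12$, $x=\pm\frac12$. The points $(\pm\frac12,\frac12)$ are fixed and have $r=\frac1{\sqrt2}$.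

*On the circle.* $F(\sin\theta,\cos\theta)=(\sin2\theta,\cos2\theta)$, the angle doubling map.

**The linear estimate.** The natural first attempt is to ask whether the circle attracts or repels. By (1),
$$\log s(F^nz)=\log s(z)+\sum_{j<n}\log(4x_j^2).$$
Near the circle one replaces $x_j$ by $\sin\theta_j$ and averages over angles. The classical integral $\int_0^\pi\log\sin\theta\,d\theta=-\pi\log2$ gives
$$\frac1{2\pi}\int_0^{2\pi}\log(4\sin^2\theta)\,d\theta=2\log2-2\log2=0 .$$
The average rate is zero, and a zero rate decides nothing. Here the linear estimate stops: the next order is needed.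

**Poincaré recurrence.** The second attempt is to use the invariant measure. Were $\mu$ finite, Poincaré recurrence would say that almost every point of $\{s\ge\frac1k\}$ returns to it infinitely often, which would finish the proof. But $\mu$ is infinite, and an infinite measure-preserving map need not be conservative: $t\mapsto t+1$ preserves Lebesgue measure on $\mathbb R$, and no point of $[0,1)$ ever returns to $[0,1)$. So conservativity has to be proved, and for this we study the walk near the circle to second order.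

## 4. A supermartingale near the circle

We want a function $H$ that tends to $\infty$ at the circle and satisfies $PH\le H$ there. Then $H(w_n)$ cannot tend to $\infty$.

**Correcting $-\log s$.** *This step finds a function whose drift vanishes at the circle.* By (2) and (3),
$$P\log s=\log s-\log(2v),\qquad P\log v=\tfrac12\log(1-Y^2)=\log v-\tfrac12\log(2v)+\tfrac12\log(1+q).$$
So $-\log s$ has drift $\log(2v)$, which takes both signs and is not small. Adding $2\log v$ cancels it. Since $-\log q=-\log s+2\log v$,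
$$P(-\log q)=-\log q+\log(1+q).\tag{5}$$
This is why $q=s/v^2$ is the right quantity. Equivalently, $q(z_+)q(z_-)=\frac{q^2}{(1+q)^2}$. As a check, at $w=(\frac12,\frac12)$ we have $s=v=\frac12$ and $q=2$. The preimages are $w$ itself and $(-\frac12,-\frac12)$, where $q=\frac12/(\frac32)^2=\frac29$; and $2\cdot\frac29=\frac49=\frac{2^2}{3^2}$.

**The sign is still wrong.** The drift $\log(1+q)$ is positive, but it is at most $q$. It suffices to subtract a bounded function whose drift is at least a constant times $\sqrt q$, which dominates $q$ when $q$ is small. Put $m=\sqrt{2/v}>1$. Since $\sqrt{s(z_\pm)}=\sqrt{qv/2}=\sqrt q/m$ and $\sqrt{q(z_\pm)}=\sqrt{s(z_\pm)}/(1\mp Y)$, we get from (3)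
$$P\sqrt s=\frac{\sqrt q}m,\qquad P\sqrt q=\frac{\sqrt q}{m}\cdot\frac1{1-Y^2}=\frac{\sqrt q}{m}\cdot\frac{m^2}{1+q}=\sqrt q\,\frac m{1+q}.\tag{6}$$
The first candidate, $\sqrt q$, has drift $\sqrt q\,(\frac m{1+q}-1)$. This is negative when $m<1+q$, that is, near the bottom of the disk, where $v$ is close to $2$. On the other hand $\sqrt s=v\sqrt q=\frac2{m^2}\sqrt q$, so $-\sqrt s$ has drift $\sqrt q\,(\frac2{m^2}-\frac1m)$, close to $+\sqrt q$ exactly where $m$ is close to $1$. We combine the two:
$$H=-\log q-G,\qquad G=3\sqrt q-\sqrt s=\sqrt q\,(3-v).$$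

**Lemma 1.** Let $\delta=\frac1{12}$. If $q(w)\le\delta$, then $PH(w)\le H(w)$ and $H(w)\ge\log12-\frac3{\sqrt{12}}>0$.

**Proof.** By (6),
$$PG-G=\sqrt q\,\Big[\frac{3m}{1+q}-\frac1m-3+\frac2{m^2}\Big].$$
*We show that the bracket is at least $\frac12$.* As $\frac1{1+q}\ge1-q\ge\frac{11}{12}$, we have $\frac{3m}{1+q}\ge3m-\frac m4$. Since $(m-1)(3-\frac1{m^2})=3m-3-\frac1m+\frac1{m^2}$, the bracket is at least
$$(m-1)\Big(3-\frac1{m^2}\Big)+\frac1{m^2}-\frac m4\ \ge\ 2(m-1)+\frac1{m^2}-\frac m4=\frac1{m^2}+\frac{7m}4-2,$$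
using $m\ge1$. By the AM–GM inequality for three terms,
$$\frac1{m^2}+\frac{7m}8+\frac{7m}8\ge3\Big(\frac{49}{64}\Big)^{1/3}>3\cdot\frac56=\frac52,$$
because $(\frac56)^3=\frac{125}{216}<\frac{49}{64}$. So the bracket is at least $\frac12$. With (5),
$$PH-H=\log(1+q)-(PG-G)\le q-\tfrac12\sqrt q=\sqrt q\,\big(\sqrt q-\tfrac12\big)\le0,$$
since $\sqrt q\le\frac1{\sqrt{12}}<\frac12$. Finally $-\log q\ge\log12>2.4$ and $G\le3\sqrt q\le\frac3{\sqrt{12}}<0.9$. $\square$

## 5. The walk returns to sets of finite measure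

We recall two facts. A nonnegative supermartingale converges a.s. to a finite limit. Lévy's conditional Borel–Cantelli lemma: if $A_n\in\mathcal F_n$, then up to a null event, $A_n$ occurs infinitely often exactly when $\sum_n\mathbb P(A_{n+1}\mid\mathcal F_n)=\infty$.

Let $Q=\{q\le\delta\}$. One would like to run $H(w_n)$ until the walk leaves $Q$. The trouble is the exit step: outside $Q$ the function $H$ is unbounded below (on $x=0$, $q=\frac{1+y}{1-y}$ is unbounded), so the stopped process need not be nonnegative. The remedy is to stop one step earlier.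

**Definition.** A point of $Q$ is *safe* if both its preimages lie in $Q$, and *unsafe* otherwise.

*Examples.* At $w=(0,-\frac9{10})$ we have $q=\frac1{19}$, $v=\frac{19}{10}$ and $Y=0$, so $q(z_\pm)=\frac{qv}2=\frac1{20}$: safe. At $w=(\sqrt{108/125},-\frac15)$ we have $s=\frac{12}{125}$, $v=\frac65$ and $q=\frac1{15}$. Then $s(z_\pm)=\frac{qv}2=\frac1{25}$, and $1-Y^2=\frac35\cdot\frac{16}{15}=\frac{16}{25}$, so $Y=\frac35$. Hence $q(z_+)=\frac1{25}/\frac4{25}=\frac14>\delta$: unsafe.

**Lemma 2.** For every $w\in D^\circ$, $\mathbb P_w(q(w_n)\to0)=0$.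

**Proof.** *First we exclude infinitely many unsafe points.* If $w_n$ is unsafe, then $\mathbb P(w_{n+1}\notin Q\mid\mathcal F_n)\ge\frac12$. By the conditional Borel–Cantelli lemma, a.s. on the event that infinitely many $w_n$ are unsafe, $w_n\notin Q$ infinitely often, and then $q(w_n)\not\to0$. Hence a.s. on $\{q(w_n)\to0\}$ there is $M$ such that $w_n$ is in $Q$ and safe for all $n\ge M$.

*Next we fix $M$ and use the supermartingale.* Let
$$\sigma=\inf\{n\ge M:\ w_n\notin Q\text{ or }w_n\text{ unsafe}\},\qquad N_n=1_{\{\sigma>M\}}H(w_{n\wedge\sigma})\quad(n\ge M).$$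
On $\{\sigma>M\}\in\mathcal F_M$, the point $w_n$ is in $Q$ and safe for $M\le n<\sigma$, so $w_{n+1}\in Q$. Thus $w_{n\wedge\sigma}\in Q$ always, and $N_n\ge0$ by Lemma 1. On $\{\sigma>n\}$ we have $\mathbb E[N_{n+1}\mid\mathcal F_n]=PH(w_n)\le H(w_n)=N_n$; on $\{\sigma\le n\}$, $N_{n+1}=N_n$. Each $w_n$ takes finitely many values, so $N_n$ is integrable. Hence $(N_n)_{n\ge M}$ is a nonnegative supermartingale and converges a.s. to a finite limit. On $\{\sigma=\infty\}$ this says that $H(w_n)$ has a finite limit. But $q(w_n)\to0$ would force $H(w_n)\ge-\log q(w_n)-3\sqrt{q(w_n)}\to\infty$. So $\mathbb P_w(q(w_n)\to0,\ \sigma=\infty)=0$. Take the union over $M$. $\square$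

So the walk returns infinitely often to some set $\{q\ge\frac1k\}$. This set is not compact in $D^\circ$: rewriting $s\ge cv^2$ as
$$(1+c)x^2+(1+c)^2\Big(y-\frac c{1+c}\Big)^2\le1,$$
we see that $\{q\ge c\}$ is a filled ellipse touching the circle at $(0,1)$, with the point $(0,1)$ removed. So its $\mu$-measure has to be checked.

**Lemma 3.** $\mu(\{q\ge\delta'\})<\infty$ for every $\delta'\in(0,1]$.

**Proof.** Fix $v$ and put $a^2=1-y^2=2v-v^2$, so $s=a^2-x^2$. The condition $q\ge\delta'$ means $x^2\le x_0^2:=a^2-\delta'v^2$; if the right side is negative, the slice is empty. Otherwise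
$$\int_{-x_0}^{x_0}\frac{dx}{a^2-x^2}=\frac1a\log\frac{a+x_0}{a-x_0}=\frac1a\log\frac{(a+x_0)^2}{a^2-x_0^2}\le\frac1a\log\frac{4a^2}{\delta'v^2}\le\frac1{\sqrt{v(2-v)}}\log\frac8{\delta'v},$$
because $a^2/v^2=(2-v)/v\le2/v$. The last expression is positive and integrable over $v\in(0,2)$. $\square$

**One function with infinite expected sums.** *This step packs Lemmas 2 and 3 into one formula.* Let $A_k=\{q\ge\frac1k\}$ and
$$f_0=\sum_{k\ge1}\frac{2^{-k}}{1+\mu(A_k)}1_{A_k}.$$
Then $f_0>0$ on $D^\circ$ and $\int f_0\,d\mu\le1$. By Lemma 2, $\mathbb P_w$-a.s. $\limsup q(w_n)>0$, so there is $k$ with $w_n\in A_k$ infinitely often. On $A_k$, $f_0$ is bounded below by a positive constant, so $\sum_nf_0(w_n)=\infty$ a.s. Hence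
$$\sum_{n\ge0}P^nf_0(w)=\mathbb E_w\sum_{n\ge0}f_0(w_n)=\infty\qquad\text{for every }w\in D^\circ.\tag{7}$$

## 6. Conservativity of $F$ and the proof of Theorem 1

**Proposition.** Let $Z\subseteq D^\circ$ be measurable and $W=\{w\in Z:F^nw\notin Z\ \forall n\ge1\}$. Then $\mu(W)=0$, and a.e. $z\in Z$ returns to $Z$ infinitely often.

**Proof.** *The sets $F^{-n}W$, $n\ge0$, are pairwise disjoint.* If $F^nz\in W$ and $F^mz\in W\subseteq Z$ with $n<m$, then $F^nz\in W$ returns to $Z$, contradicting the definition of $W$.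

*Now we count the mass of $f_0$ twice.* By disjointness, then (4), then (7),
$$1\ge\int f_0\,d\mu\ge\sum_{n\ge0}\int(1_W\circ F^n)f_0\,d\mu=\int_W\sum_{n\ge0}P^nf_0\,d\mu=\infty\cdot\mu(W).$$
So $\mu(W)=0$. If $z\in Z$ returns only finitely often, let $n\ge0$ be the last time with $F^nz\in Z$; then $F^nz\in W$. Such $z$ lie in $\bigcup_nF^{-n}W$, which is null. $\square$

**Proof of Theorem 1.** For $k\ge1$ let $Z_k=\{s\ge\frac1k\}\subset D^\circ$, and let $W_k$ be the set $W$ belonging to $Z_k$. If $z\in E\cap D^\circ$, choose $k$ with $s(z)\ge\frac1k$. Since $s(F^nz)=1-r_n^2\to0$, and $n=0$ is a time with $F^nz\in Z_k$, there is a last such $n$; then $F^nz\in W_k$. Hence $E\cap D^\circ\subseteq\bigcup_{k,n}F^{-n}W_k$, which is null. Since $\partial D$ is null, $E$ has Lebesgue measure zero. $\blacksquare$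

Theorem 2(a) is proved as well: invariance is (4) with $f=1$, and conservativity is the Proposition.

## 7. A metric that $F$ does not contract

For ergodicity we compare the walks from two different starting points. The purpose of this section is a distance in which both inverse branches are $1$-Lipschitz.

Identify $D^\circ$ with the open hemisphere $N=\{(X,Y,S):X^2+Y^2+S^2=1,\ S>0\}$ via $(x,y)\mapsto(x,y,\sqrt s)$. Give $N$ the Riemannian metric $|u|_g=|u|/S$, where $|u|$ is the Euclidean norm of the tangent vector $u$, and let $d$ be its distance; it induces the usual topology. For example, the arc $t\mapsto(\sin t,0,\cos t)$, $0\le t\le\alpha$, has length $\int_0^\alpha\frac{dt}{\cos t}$, which tends to $\infty$ as $\alpha\to\frac\pi2$. In general, along a curve $p(t)$,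
$$\Big|\frac d{dt}\log S\Big|=\frac{|\dot S|}S\le\frac{|\dot p|}S=|\dot p|_g .$$
Hence
$$\text{a curve of $g$-length at most }\ell\text{ starting in }\{S\ge\kappa\}\text{ stays in }\{S\ge\kappa e^{-\ell}\}.\tag{8}$$

**One step does not contract.** By (1), for $X\neq0$, $F(X,Y,S)=(2XY,\,1-2X^2,\,2|X|S)$. Let $e=(1,0,0)$, let $R(a,b,c)=(b,-a,c)$, a rotation about the $S$-axis, and let $\iota(X,Y,S)=(-X,-Y,S)$. The map $\iota$ is an isometry of $N$, with $F\circ\iota=F$ and $g_-=\iota\circ g_+$. For $X>0$ and $p=(X,Y,S)$,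
$$2\langle p,e\rangle p-e=(2X^2-1,\,2XY,\,2XS),\qquad\text{so}\qquad F(p)=R\big(2\langle p,e\rangle p-e\big).$$
For a tangent vector $u\perp p$ this gives
$$DF\,u=R\big(2\langle u,e\rangle p+2Xu\big).\tag{9}$$
Since $u\perp p$, $|p|=1$, and the third coordinate of $F(p)$ is $2XS$,
$$|DF\,u|_g^2=\frac{4\langle u,e\rangle^2+4X^2|u|^2}{4X^2S^2}=|u|_g^2+\frac{\langle u,e\rangle^2}{X^2S^2}.\tag{10}$$
By $\iota$-symmetry, (10) also holds for $X<0$. Hence $\|Dg_\pm\|_g\le1$ on $N$. The image under $g_\pm$ of a curve in $N$ is a curve in $N$ that is no longer, so $d(g_\pm a,g_\pm b)\le d(a,b)$.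

**Two steps contract strictly.** *One step alone is not enough:* (10) is an equality of norms for every $u$ with $\langle u,e\rangle=0$. Suppose $|DF^2u|_g=|u|_g$ at a point $p$ with $X(p)\ne0$ and $X(F(p))\neq0$. Neither step decreases the norm, so both preserve it. The first gives $u_1=\langle u,e\rangle=0$. The second gives $\langle DF\,u,e\rangle=0$; by (9), and $\iota$-symmetry if $X<0$, this number is $\pm2|X|u_2$, so $u_2=0$. Thus $u=(0,0,u_3)$, and $u\perp p$ gives $u_3S=0$, so $u=0$. Applied at the point $g_a(g_b(p))$, this shows $\|D(g_a\circ g_b)\|_g<1$ at every $p\in N$, for all signs $a,b$. Since $\{S\ge c\}$ is compact,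
$$\lambda(c):=\max_{a,b}\ \sup_{\{S\ge c\}}\|D(g_a\circ g_b)\|_g<1\qquad(0<c\le1).$$
Compactness gives a uniform constant only away from the circle. The next lemma uses contraction only at the times when it is available.

**Lemma 4.** Write $S_n\varphi=\sum_{j<n}P^j\varphi$. If $\varphi\in C^1_c(D^\circ)$, then for all $w,w'\in D^\circ$, $\sup_n|S_n\varphi(w)-S_n\varphi(w')|<\infty$.

**Proof.** Run walks $w_j,w_j'$ from $w,w'$ with the same signs. Then $d_j=d(w_j,w'_j)$ is nonincreasing. Let $\operatorname{supp}\varphi\subseteq K=\{S\ge\kappa\}$ with $0<\kappa\le1$, and let $\lambda=\lambda(\kappa e^{-(d_0+1)})<1$.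

*A visit to $K$ forces contraction.* Suppose $w_j\in K$ or $w_j'\in K$. Join the two points by a curve of length at most $d_j+\eta$, $0<\eta\le1$. By (8), started at the end that lies in $K$, the curve stays in $\{S\ge\kappa e^{-(d_0+1)}\}$. Applying the next two branches gives a curve from $w_{j+2}$ to $w_{j+2}'$ of length at most $\lambda(d_j+\eta)$. Let $\eta\to0$: $d_{j+2}\le\lambda d_j$.

*Summing over visits.* Let $j_1<j_2<\cdots$ be the times with $w_j\in K$. As $j_{i+2}\ge j_i+2$, we have $d_{j_{i+2}}\le\lambda d_{j_i}$. Summing over odd and even $i$ separately, $\sum_id_{j_i}\le\frac{2d_0}{1-\lambda}$. The same holds for the visits of $w'_j$. Since $\varphi$ is $C^1$ with compact support, it is $d$-Lipschitz with some constant $\Lambda$, and it vanishes off $K$. So, for every sequence of signs, $\sum_j|\varphi(w_j)-\varphi(w_j')|\le\frac{4\Lambda d_0}{1-\lambda}$. Take expectations. $\square$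

## 8. Ergodicity

Two more tools are needed: divergence of the sums $S_n\psi$, and a maximal inequality.

**Lemma 5.** If $0\le\psi\in C_c(D^\circ)$, then $\sum_jP^j\psi=\infty$ a.e. on $\{\psi>0\}$.

**Proof.** Let $Z_m=\{\psi>\frac1m,\ \sum_jP^j\psi\le m\}$. It lies in the compact set $\operatorname{supp}\psi$, so $\mu(Z_m)<\infty$. By (4),
$$m\,\mu(Z_m)\ge\int_{Z_m}\sum_jP^j\psi\,d\mu=\int\psi\sum_j1_{Z_m}\circ F^j\,d\mu\ge\frac1m\int_{Z_m}\sum_j1_{Z_m}\circ F^j\,d\mu .$$
If $\mu(Z_m)>0$, the last integral is infinite, because a.e. point of $Z_m$ returns to $Z_m$ infinitely often by (a). So $\mu(Z_m)=0$ for all $m$, and the sets $Z_m$ exhaust $\{\psi>0,\ \sum_jP^j\psi<\infty\}$. $\square$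

**Maximal lemma (Hopf; Garsia's proof).** If $h\in L^1(\mu)$ is finite-valued and $M=\{\sup_{n\ge1}S_nh>0\}$, then $\int_Mh\,d\mu\ge0$.

**Proof.** Let $\Phi_n=\max(0,S_1h,\dots,S_nh)$, which is in $L^1(\mu)$, and let $S_0h=0$. For $0\le k\le n$ we have $S_kh\le\Phi_n$, so $S_{k+1}h=h+PS_kh\le h+P\Phi_n$. On $\{\Phi_n>0\}$, $\Phi_n$ equals some $S_kh$ with $1\le k\le n$, so $\Phi_n\le h+P\Phi_n$ there. Therefore
$$\int_{\{\Phi_n>0\}}h\,d\mu\ge\int_{\{\Phi_n>0\}}\Phi_n\,d\mu-\int_{\{\Phi_n>0\}}P\Phi_n\,d\mu\ge\int\Phi_n\,d\mu-\int P\Phi_n\,d\mu=0,$$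
since $P$ preserves integrals. Let $n\to\infty$: the sets $\{\Phi_n>0\}$ increase to $M$. $\square$

**Proof of Theorem 2(b).** Suppose $\mu(B\,\triangle\,F^{-1}B)=0$ with $\mu(B)>0$ and $\mu(B^c)>0$, where $B^c=D^\circ\setminus B$. The plan is as follows: the sums $S_n(1_B\psi)$ see $B$ perfectly, equal to $S_n\psi$ on $B$ and to $0$ on $B^c$; a $C^1$ approximation nearly does so; but Lemma 4 says that $C^1$ functions cannot distinguish starting points.

*Choice of functions.* Let $\psi=\max(0,s-\kappa)^2\in C^1_c(D^\circ)$ with $\kappa>0$ so small that $B$ and $B^c$ both meet $\{s>\kappa\}$ in positive measure. Then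
$$\beta:=\min\Big(\int_B\psi\,d\mu,\ \int_{B^c}\psi\,d\mu\Big)>0 .$$
Since $\mu$ is finite on compact sets, $C^1_c(D^\circ)$ is dense in $L^1(\mu)$. Choose $\varphi\in C_c^1(D^\circ)$ such that $e_0:=|\varphi-1_B\psi|$ satisfies $10\int e_0\,d\mu<\beta$.

*Bounding the error along the sums.* Let $M=\{S_ne_0>\frac1{10}S_n\psi\text{ for some }n\ge1\}$. The maximal lemma with $h=e_0-\frac1{10}\psi$ gives $\int_M\psi\,d\mu\le10\int_Me_0\,d\mu<\beta$. Hence $\int_{B\setminus M}\psi\,d\mu>0$ and $\int_{B^c\setminus M}\psi\,d\mu>0$, so $\{\psi>0\}\cap B\setminus M$ and $\{\psi>0\}\cap B^c\setminus M$ have positive measure.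

*The sums see $B$.* Since $F(z_\pm)=w$, $P\big((1_B\circ F)h\big)=1_B\,Ph$. As $1_B\circ F=1_B$ a.e., $P(1_Bh)=1_BPh$ a.e. By iteration $P^j(1_B\psi)=1_BP^j\psi$ a.e., and so $S_n(1_B\psi)=1_BS_n\psi$ a.e., for all $n$.

*Two points.* Using Lemma 5, pick $w\in B\setminus M$ with $\sum_jP^j\psi(w)=\infty$, and $w'\in B^c\setminus M$, such that the last identity holds at $w$ and at $w'$ for all $n$. Then
$$S_n\varphi(w)\ge S_n\psi(w)-S_ne_0(w)\ge\tfrac9{10}S_n\psi(w),\qquad S_n\varphi(w')\le0+S_ne_0(w')\le\tfrac1{10}S_n\psi(w').$$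
By Lemma 4, $S_n\varphi(w)\le S_n\varphi(w')+O(1)$ and $S_n\psi(w')\le S_n\psi(w)+O(1)$. Therefore $\frac9{10}S_n\psi(w)\le\frac1{10}S_n\psi(w)+O(1)$, which contradicts $S_n\psi(w)\to\infty$. $\blacksquare$

## 9. Dense orbits, vanishing frequencies, and the size of $E$

**Proof of (c).** Let $U\subseteq D^\circ$ be open and nonempty, and let $V=\bigcup_{n\ge0}F^{-n}U$. Then $F^{-1}V\subseteq V$. A point of $V\setminus F^{-1}V$ lies in $U$ and never returns to $U$, so $\mu(V\setminus F^{-1}V)=0$ by (a). Thus $V$ is invariant up to a null set, and $\mu(V)\ge\mu(U)>0$, so $V$ has full measure by (b). Applying this to a countable base of $D^\circ$, we see that a.e. orbit is dense in $D^\circ$, hence in $D$. A dense orbit visits each nonempty open $U\subseteq D^\circ$ infinitely often: after finitely many points are removed, $U$ is still open and nonempty. So $\liminf r_n=0$ and $\limsup r_n=1$. $\blacksquare$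

**Proof of (d).** Let $\varepsilon\in(0,1]$ and $f=1_{\{s\ge\varepsilon\}}$. The set is compact in $D^\circ$, so $f\in L^1(\mu)$. By Birkhoff's theorem for $\sigma$-finite measure-preserving maps, $\frac1N\sum_{n<N}f\circ F^n$ converges a.e. to an invariant function $f^*\ge0$. By Fatou's lemma and invariance of $\mu$, $\int f^*\,d\mu\le\int f\,d\mu<\infty$. By (b), $f^*$ is a.e. constant; as $\mu(D^\circ)=\infty$, the constant is $0$. Since $r_n\le\rho$ means $s(F^nz)\ge1-\rho^2$, taking $\varepsilon=1-\rho^2$ for a sequence $\rho\uparrow1$ gives the claim for all $\rho<1$, because the frequency is monotone in $\rho$. $\blacksquare$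

**Proof of (e).** $E$ is null by Theorem 1. Recall that a set is meagre if it is a countable union of nowhere dense sets; the complement of a dense $G_\delta$ is meagre.

*Meagre.* The set $\bigcap_m\bigcup_{n\ge m}\{z\in D:s(F^nz)>\frac12\}$ is a $G_\delta$ in $D$, because $F$ is continuous. By (c) it has full measure, so it is dense. It is disjoint from $E$, since on $E$ we have $s(F^nz)\to0$.

*Dense.* Here the $1$-Lipschitz inverse branches carry a point of $E$ into any given open set. Let $U\subseteq D^\circ$ be open and nonempty. Choose $w\in U$ whose orbit stays in $D^\circ$ and is dense, and $r>0$ with $B_d(w,r)\subseteq U$. Choose $n$ with $d(F^nw,(0,0))<r$. For $j<n$, $F^jw$ is one of the two preimages of $F^{j+1}w\in D^\circ$. So there is a composition $g$ of $n$ inverse branches with $g(F^nw)=w$. It is $1$-Lipschitz for $d$, and $F^n\circ g=\mathrm{id}$. Hence $d(g(0,0),w)\le d((0,0),F^nw)<r$, so $g(0,0)\in U$. Moreover $F^{n+1}(g(0,0))=F(0,0)=(0,1)\in\partial D$, and $\partial D$ is mapped into itself.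 So $g(0,0)\in E$. Thus $E$ is dense in $D^\circ$, hence in $D$.

*Dimension.* $E$ contains the segment $\{x=0\}\cap D$, since $F(0,y)=(0,1)$. So its Hausdorff dimension is at least $1$. $\blacksquare$
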